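# Second eigenfunctions of the fractional Laplacian with infinitely many nodal domains

## 1. The theorems on nodal domains and what they assert

**Theorem 1.** Let $N\ge 2$ and $0<\alpha<2$. There is a bounded domain (connected open set) $\Omega\subset\mathbb R^N$ such that $\lambda_2(\Omega)$ is simple and $\varphi_2$ has infinitely many positive and infinitely many negative nodal domains.

**Theorem 2.** Let $N\ge 2$ and $0<\alpha<2$.

- (a) For every $k\ge 2$ there is a bounded domain such that $\lambda_k$ is simple and $\varphi_k$ has infinitely many positive and infinitely many negative nodal domains. For $k=1$ there is always exactly one nodal domain. So "for every bounded domain, every $k$-th eigenfunction has finitely many nodal domains" is true if and only if $k=1$.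
- (b) For all $k\ge 2$ and $m\in\mathbb N$ there is a bounded domain with $C^\infty$ boundary such that $\lambda_k$ is simple and $\varphi_k$ has at least $m$ positive and at least $m$ negative nodal domains. So even for smooth domains the number of nodal domains is not bounded by any function of $k,N,\alpha$.

Here $\lambda_k=\lambda_k(\Omega)$ and $\varphi_k$ are the $k$-th eigenvalue and an eigenfunction of the fractional Laplacian
$$(-\Delta)^{\alpha/2}u(x)=C_{N,\alpha}\,\mathrm{P.V.}\int_{\mathbb R^N}\frac{u(x)-u(y)}{|x-y|^{N+\alpha}}\,dy ,$$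
where $C_{N,\alpha}>0$ is the standard normalizing constant, under the exterior condition $\varphi_k=0$ in $\mathbb R^N\setminus\Omega$. The condition is imposed on the whole complement and not only on $\partial\Omega$, because the operator sees the function everywhere. A *nodal domain* of $\varphi$ is a connected component of the open set $\{x\in\Omega:\varphi(x)\ne0\}$. It is positive or negative according to the sign of $\varphi$ on it.

The Courant (Courant–Hilbert) estimate would say that an eigenfunction for $\lambda_k$ has at most $k$ nodal domains. For $k=2$ one can ask for less, namely that the number be finite, and Theorem 1 says that even this fails, for every $N\ge2$ and every $\alpha\in(0,2)$. Simplicity of $\lambda_2$ means that there is only one second eigenfunction up to a factor, so the phenomenon does not come from a clever combination inside a large eigenspace. The domain in Theorem 1 is a comb with infinitely many thin teeth and it is not smooth. Theorem 2(b) keeps finitely many teeth, smooths the domain, and gives "at least $m$"; it does not claim infinitely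 many nodal domains for one smooth domain.

## 2. The quadratic form and four properties of it

Write $K(z)=|z|^{-N-\alpha}$, $C=C_{N,\alpha}$, $\|\cdot\|=\|\cdot\|_{L^2}$, $s^\pm=\max(\pm s,0)$, and
$$E(u,v)=\frac C2\iint_{\mathbb R^N\times\mathbb R^N}(u(x)-u(y))(v(x)-v(y))K(x-y)\,dx\,dy .\tag{1}$$
By Cauchy–Schwarz this makes sense for measurable $u,v$ with $E(u,u),E(v,v)<\infty$. Constants are allowed and $E(1,v)=0$. Then $H^{\alpha/2}(\mathbb R^N)=\{u\in L^2:E(u,u)<\infty\}$.

**Definition.** For a bounded open set $A$, connected or not, $X_0(A)=\{u\in H^{\alpha/2}(\mathbb R^N):u=0\text{ a.e. outside }A\}$. A function $\varphi\in X_0(A)\setminus\{0\}$ is an eigenfunction for $\lambda$ if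
$$E(\varphi,v)=\lambda\int\varphi v\qquad\text{for all }v\in X_0(A).\tag{2}$$

We use the following textbook facts. The embedding $X_0(A)\hookrightarrow L^2$ is compact, so there is an orthonormal basis of eigenfunctions, with eigenvalues $\lambda_1(A)\le\lambda_2(A)\le\dots\to\infty$ listed with multiplicity, and
$$\lambda_k(A)=\min_{\substack{W\subset X_0(A)\\ \dim W=k}}\ \max_{u\in W\setminus\{0\}}\frac{E(u,u)}{\|u\|^2}.\tag{3}$$
An eigenvalue is *simple* if it differs from all other entries of the list. If $A\subset A'$, then $X_0(A)\subset X_0(A')$, so $\lambda_k(A')\le\lambda_k(A)$. If two forms on the same space differ by at most $\epsilon\|u\|^2$ for every $u$, then by (3) their $k$-th eigenvalues differ by at most $\epsilon$. With $u_r(x)=u(x/r)$ we have $E(u_r,u_r)=r^{N-\alpha}E(u,u)$ and $\|u_r\|^2=r^N\|u\|^2$, so $\lambda_k(rA)=r^{-\alpha}\lambda_k(A)$. Eigenfunctions are real and have a continuous representative in $A$, which we always use.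

If $T$ is Lipschitz with $T(0)=0$, then $T(u)\in H^{\alpha/2}$ for $u\in H^{\alpha/2}$; this covers $u^\pm$ and $(u-t)^+$ for $t\ge0$. If $\chi$ is smooth and bounded with bounded derivatives, then $\chi u\in H^{\alpha/2}$: we have $|\chi u(x)-\chi u(y)|\le \sup|\chi|\,|u(x)-u(y)|+|u(y)||\chi(x)-\chi(y)|$ with $|\chi(x)-\chi(y)|\le c\min(1,|x-y|)$, and $\int\min(1,|z|)^2K(z)\,dz<\infty$. In particular, if $A$ is a union of finitely many open parts at positive mutual distances, then cutting off shows that the restriction of $u\in X_0(A)$ to each part, extended by $0$, is in $X_0$ of that part.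

**(P1)** *For $\psi\in C_c^\infty$ the function $(-\Delta)^{\alpha/2}\psi$ is bounded. Put $c_\psi=\sup|(-\Delta)^{\alpha/2}\psi|$. For $v\in X_0(A)$, $E(\psi,v)=\int v\,(-\Delta)^{\alpha/2}\psi$.*

Indeed, the integral over $|x-y|>s$ in $E(\psi,v)$ equals $\int v(x)\,\frac C2\int_{|z|>s}(2\psi(x)-\psi(x+z)-\psi(x-z))K(z)\,dz\,dx$. The numerator is at most $c\min(1,|z|^2)$, so the inner integral is bounded uniformly in $x,s$ and converges to $(-\Delta)^{\alpha/2}\psi(x)$ as $s\to0$. Since $v\in L^1$ ($A$ is bounded), dominated convergence applies.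

**(P2)** *If $a,b\in H^{\alpha/2}$ have supports at positive distance, then $E(a,b)=-C\iint a(y)b(x)K(x-y)\,dx\,dy$.*

Since $ab=0$, the product $(a(x)-a(y))(b(x)-b(y))$ is $-a(x)b(y)-a(y)b(x)$, and both terms contribute equally. The integral converges absolutely because only $|x-y|\ge d>0$ matters, and $K1_{\{|z|\ge d\}}\in L^1$.

*Example of nonlocality.* If $0\le\psi\in C_c^\infty$ vanishes near $x$ and $\psi\not\equiv0$, then $(-\Delta)^{\alpha/2}\psi(x)=-C\int\psi(y)K(x-y)\,dy<0$. The operator feels $\psi$ at points where $\psi$ is locally zero. Similarly, for $u_1,u_2\ge0$ nonzero, living on two disjoint closed balls, $E(u_1,u_2)<0$, whereas $\int\nabla u_1\cdot\nabla u_2$ would vanish.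

**(P3)** *For $m>0$ let $|B_\rho|=m$ and*
$$\kappa(m)=C\int_{|z|>\rho}K(z)\,dz=\kappa_0\,m^{-\alpha/N},\qquad \kappa_0=\kappa_0(N,\alpha)>0.\tag{4}$$
*If $|A|\le m$, then $C\int_{A^c}K(x-y)\,dy\ge\kappa(m)$ for every $x$. Hence $E(v,v)\ge\kappa(|A|)\|v\|^2$ for $v\in X_0(A)$.*

Compare $A^c$ with $B_\rho(x)^c$. From $|A|\le|B_\rho(x)|$ we get $|A^c\cap B_\rho(x)|\ge|A\cap B_\rho(x)^c|$, and $K(x-\cdot)$ is at least $\rho^{-N-\alpha}$ on the first set and at most that on the second. For the second claim, keep in $E(v,v)$ only the pairs with exactly one point in $A$: $E(v,v)\ge C\int_Av(x)^2\int_{A^c}K(x-y)\,dy\,dx$. For $N=2$ one finds $\kappa(m)=\frac{2\pi C}{\alpha}(m/\pi)^{-\alpha/2}$. We use that $\kappa$ is decreasing and that $\kappa(m)\to\infty$ as $m\to0$; set $\kappa(0)=\infty$.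

**(P4)** *If $E(h,h)<\infty$, then $E(h^+,h^-)\le0$, so $E(h,h^-)\le-E(h^-,h^-)$. Also $E(|u|,|u|)\le E(u,u)$, strictly if $\{u>0\}$ and $\{u<0\}$ both have positive measure.*

Pointwise, $(h^+(x)-h^+(y))(h^-(x)-h^-(y))=-h^+(x)h^-(y)-h^+(y)h^-(x)\le0$. Write $h=h^+-h^-$ for the second claim. The third is $E(|u|,|u|)-E(u,u)=4E(u^+,u^-)$, which is negative in the stated case since $K>0$.

## 3. First eigenfunctions have exactly one nodal domain

The case $k=1$ can be done by hand, and its proof contains in miniature the barrier argument used later. Let $\Omega$ be a bounded domain and $\varphi$ a first eigenfunction.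

**Step 1.** *This step shows that $\varphi$ has one sign almost everywhere.* If both $\{\varphi>0\}$ and $\{\varphi<0\}$ had positive measure, (P4) would give $E(|\varphi|,|\varphi|)<E(\varphi,\varphi)$ with the same $L^2$ norm, against the minimality of $\lambda_1$. So let $\varphi\ge0$ a.e.

**Step 2.** *This step isolates the positive input that a small ball receives from the rest of $\Omega$.* Let $z\in\Omega$. As $\varphi\not\equiv0$, there is $r>0$ with $B(z,3r)\subset\Omega$ and $\int_{\mathbb R^N\setminus B(z,3r)}\varphi>0$. Take $\chi\in C_c^\infty(B(z,3r))$, $0\le\chi\le1$, $\chi=1$ on $B(z,2r)$, and put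
$$f(x)=C\int(1-\chi(y))\varphi(y)K(x-y)\,dy,\qquad x\in B(z,r).$$
Here $|x-y|\ge r$ where the integrand is nonzero, so $f$ is finite. Off $B(z,3r)$ the factor $1-\chi$ is $1$, and $K(x-y)$ is bounded below for $y\in\Omega$ because $\Omega$ is bounded. Hence $f\ge g'$ on $B(z,r)$ for some $g'>0$. For $v\in X_0(B(z,r))$, (P2) gives $E((1-\chi)\varphi,v)=-\int fv$. Subtracting this from (2),
$$E(\chi\varphi,v)=\int(\lambda_1\varphi+f)v .$$

**Step 3.** *This step turns the input into pointwise positivity at $z$.* Let $0\le\eta\in C_c^\infty(B(z,r))$ with $\eta=1$ near $z$, choose $\varepsilon>0$ with $\varepsilon c_\eta\le g'$, and put $h=\chi\varphi-\varepsilon\eta$. Off $B(z,r)$ we have $h=\chi\varphi\ge0$, so $h^-\in X_0(B(z,r))$. By (P4), (P1) and Step 2,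
$$-E(h^-,h^-)\ge E(h,h^-)=\int\big(\lambda_1\varphi+f-\varepsilon(-\Delta)^{\alpha/2}\eta\big)h^-\ge0 .$$
So $E(h^-,h^-)=0$, and (P3) gives $h^-=0$. On $B(z,r)$ this says $\varphi\ge\varepsilon\eta$ a.e., and by continuity $\varphi(z)\ge\varepsilon>0$.

As $z$ was arbitrary, $\varphi>0$ on the connected set $\Omega$: there is exactly one nodal domain. This is the statement of Theorem 2(a) for $k=1$. It also shows $\lambda_1(\Omega)<\lambda_2(\Omega)$ for domains, since two first eigenfunctions, each of one sign throughout $\Omega$, cannot be orthogonal in $L^2$.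

## 4. Courant's restriction argument and the interaction term

For $k\ge2$ the natural attempt is the classical one. Let $\varphi$ be an eigenfunction for $\lambda$ with nodal domains $V_1,\dots,V_n$ and set $u_i=\varphi1_{V_i}$. For the sake of the computation, suppose that each $u_i$ is in $X_0(\Omega)$. Put $E_{ij}=E(u_i,u_j)$. Since $\varphi=\sum_ju_j$, testing (2) with $u_i$ gives $E_{ii}=\lambda\|u_i\|^2-\sum_{j\ne i}E_{ij}$. For real $c_1,\dots,c_n$ we then get
$$E\Big(\sum_ic_iu_i,\sum_ic_iu_i\Big)=\lambda\Big\|\sum_ic_iu_i\Big\|^2-\sum_{i<j}(c_i-c_j)^2E_{ij},\tag{5}$$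
because $\sum_i c_i^2E_{ii}$ contributes $-\sum_{i<j}(c_i^2+c_j^2)E_{ij}$ and the cross terms contribute $\sum_{i<j}2c_ic_jE_{ij}$.

For the Dirichlet form $\int\nabla u\cdot\nabla v$ all $E_{ij}$ with $i\ne j$ vanish, and every combination of the $u_i$ has Rayleigh quotient exactly $\lambda$. If $\lambda=\lambda_k$ and $n\ge k+1$, some nonzero combination of $u_1,\dots,u_k$ is orthogonal to the first $k-1$ eigenfunctions, hence is an eigenfunction that vanishes on $V_{k+1}$, and unique continuation excludes this.

For the form (1), since $u_iu_j=0$, the computation in (P2) gives $E_{ij}=-C\iint u_i(y)u_j(x)K(x-y)\,dx\,dy$. It is positive for a pair of opposite signs and negative for a pair of the same sign. So in (5) each same-sign pair with $c_i\ne c_j$ adds a strictly positive amount and pushes the quotient above $\lambda$. The test space no longer has Rayleigh quotients at most $\lambda$, and this is where the argument stops: nothing in (5) limits the number of nodal domains of one sign.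

## 5. A thin separated set takes the sign of its input

The same nonlocality can be used to create nodal domains. Consider $\Omega=D\cup\omega$ with $D,\omega$ open, bounded and at positive distance, and $|\omega|$ small. Let $\varphi$ be an eigenfunction for $\lambda$, and split $\varphi=q+p$ with $q$ living on $D$ and $p$ on $\omega$. Put $F(x)=C\int q(y)K(x-y)\,dy$ for $x\in\omega$. Suppose that $F\ge0$ on $\omega$ and that $\kappa(|\omega|)>\lambda$. Test (2) with $p^-\in X_0(\omega)$. By (P2) and (P4),
$$-\lambda\|p^-\|^2=E(\varphi,p^-)=E(p,p^-)-\int Fp^-\le-E(p^-,p^-)-\int Fp^- ,$$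
so (P3) gives $\kappa(|\omega|)\|p^-\|^2\le E(p^-,p^-)\le\lambda\|p^-\|^2$, whence $p^-=0$ and $\varphi\ge0$ on $\omega$. A set of small measure has a large lowest eigenvalue, so it cannot sustain a sign of its own: it copies the sign of the input $F$ coming from the thick part.

If $D$ is symmetric about $\{x_1=0\}$ and carries a function odd in $x_1$ that is $\ge0$ on the right, the input is positive on the right and negative on the left, at every distance from $D$. For example, a unit mass at $Le_1$ and minus a unit mass at $-Le_1$ produce at $te_1$, $0<t<L$, an input proportional to $(L-t)^{-N-\alpha}-(L+t)^{-N-\alpha}>0$.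

Two things separate this toy case from a theorem about domains. The thin part must touch $D$, and it must cross $\{x_1=0\}$, where the input changes sign. So the argument has to be localized: we must show the sign of $\varphi$ inside a fixed ball on the right, without knowing it on the rest of the thin part. A perturbation argument alone does not do this. It says that $\varphi$ is close to the eigenfunction $\varphi_D$ of $D$, but $\varphi_D=0$ on the thin part, and closeness to $0$ carries no sign. The closeness will be used only inside the integral $\int\varphi(y)K(x-y)\,dy$.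

## 6. Odd eigenfunctions and their input

Let $R(x_1,x_2,\dots)=(-x_1,x_2,\dots)$, $H=\{x_1>0\}$, $Q=B(2e_1,\frac32)$ and $Q'=B(2e_1,\frac74)$. Note $\overline{Q'}\subset H$.

If $D$ is bounded and open with $RD=D$, then $E(u\circ R,v\circ R)=E(u,v)$. So $X_0(D)$ is the sum of its even functions ($u\circ R=u$) and its odd functions ($u\circ R=-u$), orthogonally for $E$ and for $L^2$. The list of eigenvalues of $D$ is the union, with multiplicity, of the lists of $E$ on even and on odd functions.

**Lemma 1.** If $RD=D$ and $u$ is a minimizer of $E(u,u)/\|u\|^2$ among nonzero odd functions in $X_0(D)$, then $u\ge0$ a.e. in $H$ or $u\le0$ a.e. in $H$.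

*Proof.* The aim is to compare $u$ with the odd function $\tilde u=|u|\operatorname{sgn}x_1$. Let $w=u|_H$. Splitting $\mathbb R^N\times\mathbb R^N$ into four parts according to the signs of $x_1,y_1$, and reflecting into $H\times H$, we get for every odd $u\in L^2$, with values in $[0,\infty]$,
$$\iint(u(x)-u(y))^2K(x-y)=2\iint_{H\times H}\big[(w(x)-w(y))^2K(x-y)+(w(x)+w(y))^2K(x-Ry)\big].\tag{6}$$
Passing from $u$ to $\tilde u$ replaces $w$ by $|w|$. The integrand changes only where $w(x)w(y)<0$. There the first square drops by $4|w(x)w(y)|$ and the second grows by the same amount, so the integrand decreases by $4|w(x)w(y)|\,(K(x-y)-K(x-Ry))$. This is positive, since $|x-Ry|^2-|x-y|^2=4x_1y_1>0$ on $H\times H$. Hence (6) is finite for $\tilde u$, and $\tilde u\in X_0(D)$ because $RD=D$. If $w$ took both signs on sets of positive measure, we would have $E(\tilde u,\tilde u)<E(u,u)$ and $\|\tilde u\|=\|u\|$, contradicting minimality. $\square$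

**Definition (hypothesis $(\mathcal H_k)$).** A bounded open set $D$ satisfies $(\mathcal H_k)$ if $RD=D$; $\operatorname{dist}(Q'\cup RQ',D)\ge4$; $\lambda_k(D)$ is simple; and its normalized eigenfunction $\varphi_D$ ($\|\varphi_D\|=1$) can be chosen odd and $\ge0$ a.e. in $H$.

For $k=2$ the example to keep in mind is a pair of unit balls far apart on the $x_1$-axis; Section 9 verifies it. If $(\mathcal H_k)$ holds, put
$$G(x)=C\int_D\varphi_D(y)K(x-y)\,dy,\qquad x\notin\overline D.$$
Then $G\circ R=-G$, and for $x\in H\setminus\overline D$ folding the left half onto the right gives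
$$G(x)=C\int_{D\cap H}\varphi_D(y)\,[K(x-y)-K(x-Ry)]\,dy>0 ,$$
since $\varphi_D\ge0$ in $H$ and, being odd and nonzero, it does not vanish a.e. there. As $G$ is continuous on the compact set $\overline{Q'}$, which does not meet $\overline D$, there is $g>0$ with
$$G\ge2g\ \text{ on }Q',\qquad G\le-2g\ \text{ on }RQ'.\tag{7}$$

## 7. Stability under adding a set of small measure

**Lemma 2.** Let $D\subset B_{R_0}$ be open with $\lambda_k(D)$ simple and $\varphi_D$ a normalized eigenfunction. For every $\epsilon>0$ there is $\delta>0$ such that for every open $\Omega$ with $D\subset\Omega\subset B_{R_0}$ and $|\Omega\setminus D|<\delta$: $\lambda_k(\Omega)$ is simple, and its normalized eigenfunction $\varphi$, with suitable sign, satisfies $\|\varphi-\varphi_D\|<\epsilon$.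

*Proof.* Suppose not. Then there are $\Omega_n$ with $|\Omega_n\setminus D|\to0$ for which the conclusion fails.

**Step 1.** *This step extracts limits.* Let $u_n^1,\dots,u_n^{k+1}$ be orthonormal eigenfunctions for $\lambda_j(\Omega_n)$, $j\le k+1$. By monotonicity $E(u_n^j,u_n^j)=\lambda_j(\Omega_n)\le\lambda_j(D)$, and all functions lie in $X_0(B_{R_0})$, which embeds compactly in $L^2$. After passing to a subsequence, $u_n^j\to u^j$ weakly in $H^{\alpha/2}$ and strongly in $L^2$, and $\lambda_j(\Omega_n)\to\ell_j\le\lambda_j(D)$.

**Step 2.** *This step shows that the limits live on $D$.* We have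
$$\int_{D^c}|u_n^j|^2=\int_{\Omega_n\setminus D}|u_n^j|^2\le2\|u_n^j-u^j\|^2+2\int_{\Omega_n\setminus D}|u^j|^2\to0 ,$$
so $u^j=0$ a.e. outside $D$ and $u^j\in X_0(D)$.

**Step 3.** *This step identifies the limits.* For $v\in X_0(D)\subset X_0(\Omega_n)$ let $n\to\infty$ in $E(u_n^j,v)=\lambda_j(\Omega_n)\int u_n^jv$. This gives $E(u^j,v)=\ell_j\int u^jv$. So $u^1,\dots,u^{k+1}$ are orthonormal eigenfunctions of $D$ with eigenvalues $\ell_1\le\dots\le\ell_{k+1}$. On the span of $u^1,\dots,u^j$ the Rayleigh quotient is at most $\ell_j$, so (3) gives $\ell_j\ge\lambda_j(D)$. Thus $\ell_j=\lambda_j(D)$ for $j\le k+1$.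

**Step 4.** *This step gives the contradiction.* Since $\lambda_k(D)$ is simple, $\lambda_k(\Omega_n)$ is separated from $\lambda_{k-1}(\Omega_n)$ (if $k\ge2$) and from $\lambda_{k+1}(\Omega_n)$ for large $n$, hence simple. Moreover $u^k=\pm\varphi_D$, so $\pm u_n^k\to\varphi_D$ in $L^2$. The conclusion holds for large $n$ in the subsequence, against the choice of $\Omega_n$. $\square$

## 8. The sign of the eigenfunction on thin parts

**Proposition 3.** Let $D\subset B_{R_0}$ satisfy $(\mathcal H_k)$. There is $\delta>0$ such that for every open $\Omega$ with $D\subset\Omega\subset B_{R_0}$ and $|\Omega\setminus D|<\delta$: $\lambda_k(\Omega)$ is simple and its eigenfunction $\varphi$, with suitable sign, satisfies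
$$\varphi>0\ \text{ on }\Omega\cap Q,\qquad\varphi<0\ \text{ on }\Omega\cap RQ.$$

Nothing is assumed about how the thin part $\Omega\setminus D$ is placed. The proof measures two quantities: the input from the neighborhood of $D$, which is at least $g$ on $Q'$, and the size $M$ of $\varphi$ on the far thin part, which tends to $0$ with $|\Omega\setminus D|$. Once $M$ is small against $g$, the unknown signs elsewhere cannot matter.

*Proof.* Let $\Lambda=\lambda_k(D)$, $\lambda=\lambda_k(\Omega)\le\Lambda$, $\|\varphi\|=1$, and $N_r=\{x:\operatorname{dist}(x,D)<r\}$. We shall choose $\delta$ in Step 3, small enough for Lemma 2 to apply, and $\varphi$ carries the sign given there.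

**Step 1.** *This step bounds $\varphi$ uniformly: $|\varphi|\le M_0$ a.e. with $M_0=M_0(N,\alpha,\Lambda)$.* By (4) there is exactly one $t>0$ with $\frac12\kappa(4/t^2)=2\Lambda$; call it $M_0$. With this $t$, let $A=\{\varphi>t/2\}$ and $v=(\varphi-t)^+\in X_0(\Omega)$. By Chebyshev, $|A|\le4/t^2$. The integrand of $E(\varphi,v)$ is $\ge0$, because $v$ is a nondecreasing function of $\varphi$. Keep only the pairs with $v(x)>0$, $y\notin A$, and their mirror images. These two sets of pairs are disjoint, since $v(x)>0$ forces $x\in A$. For such a pair $v(y)=0$ and $\varphi(y)\le t/2\le\varphi(x)/2$. Therefore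
$$\lambda\int\varphi v=E(\varphi,v)\ge C\int v(x)\int_{A^c}(\varphi(x)-\varphi(y))K(x-y)\,dy\,dx\ge\tfrac12\kappa(4/t^2)\int\varphi v=2\Lambda\int\varphi v .$$
Since $\lambda\le\Lambda$ and $\varphi v\ge tv\ge0$, we get $v=0$, that is, $\varphi\le M_0$. The same argument for $-\varphi$ gives the lower bound.

**Step 2.** *This step shows that $\varphi$ is small on the thin part away from $D$.* Fix $\xi\in C_c^\infty$, depending only on $D$, with $0\le\xi\le1$, $\xi=1$ on $\overline{N_1}$, $\xi=0$ outside $N_2$. The claim is
$$|\varphi|\le M\ \text{ a.e. outside }N_2,\qquad M:=\frac{M_0(\Lambda+c_\xi)}{\kappa(|\Omega\setminus D|)}\tag{8}$$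
(with $M=0$ if $|\Omega\setminus D|=0$). Let $\omega=\Omega\cap\{\operatorname{dist}(x,D)>1\}$, an open subset of $\Omega\setminus D$, and $u=\varphi-M_0\xi$. Then $u\le0$ a.e. outside $\omega$: off $\Omega$ we have $\varphi=0$, and where $\operatorname{dist}(x,D)\le1$ we have $\xi=1$ and $\varphi\le M_0$. If $|\omega|=0$, then $\omega$, open and null, is empty, so $u\le0$ a.e.; this covers $|\Omega\setminus D|=0$. Otherwise let $t>0$ and $v=(u-t)^+\in X_0(\omega)$. By (2) and (P1),
$$E(u,v)=\int\big(\lambda\varphi-M_0(-\Delta)^{\alpha/2}\xi\big)v\le M_0(\Lambda+c_\xi)\int v .$$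
In the other direction, the integrand of $E(u,v)$ is $\ge0$. Keep the pairs with $v(x)>0$, $y\notin\omega$, and their mirror images (again disjoint, as $v(x)>0$ forces $x\in\omega$). There $v(y)=0$ and $u(x)-u(y)\ge t$, so
$$E(u,v)\ge C\int v(x)\int_{\omega^c}(u(x)-u(y))K(x-y)\,dy\,dx\ge t\,\kappa(|\omega|)\int v .$$
If $t\,\kappa(|\omega|)>M_0(\Lambda+c_\xi)$, these two bounds force $v=0$. Hence $u\le M_0(\Lambda+c_\xi)/\kappa(|\omega|)\le M$, because $\kappa$ is decreasing. Outside $N_2$ we have $\xi=0$, so $\varphi=u\le M$. The same for $-\varphi$ gives (8). Note that $M\to0$ as $|\Omega\setminus D|\to0$.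

**Step 3.** *This step sets up the input and chooses $\delta$.* Fix, depending only on $D$, a smooth $\chi$ with bounded derivatives, $0\le\chi\le1$, $\chi=0$ on $N_2$, $\chi=1$ outside $N_3$. Fix $\zeta$ with $0\le\zeta\le1$, $1-\zeta\in C_c^\infty(Q')$, $\zeta=0$ on $Q$, and write $c_\zeta:=c_{1-\zeta}$. If $x\in Q'$ and $y\in\operatorname{supp}(1-\chi)$, then $\operatorname{dist}(x,D)\ge4$ and $\operatorname{dist}(y,D)\le3$, so $|x-y|\ge1$ and $K(x-y)\le1$. Let
$$f(x)=C\int(1-\chi(y))\varphi(y)K(x-y)\,dy,\qquad x\in Q'.$$
Since $1-\chi=1$ on $D$, replacing $\varphi$ by $\varphi_D$ in this formula gives $G$. Hence on $Q'$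
$$|f-G|\le C\|\varphi-\varphi_D\|_{L^1}\le C|B_{R_0}|^{1/2}\|\varphi-\varphi_D\| .$$
By Lemma 2, (7), (8) and $\kappa(m)\to\infty$, we can choose $\delta$, depending only on $D,R_0,k,N,\alpha$, such that $|\Omega\setminus D|<\delta$ implies that $\lambda_k(\Omega)$ is simple and
$$f\ge g\ \text{ on }Q',\qquad M(\Lambda+c_\zeta)\le\frac g2,\qquad\kappa(|\Omega\setminus D|)>\Lambda.\tag{9}$$

**Step 4.** *This step proves $\varphi(z)>0$ for every $z\in\Omega\cap Q$, by a barrier.* Choose $0\le\eta\in C_c^\infty(\Omega\cap Q)$ with $\eta=1$ near $z$, and $\varepsilon>0$ with $\varepsilon c_\eta\le g/2$. Set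
$$h=\chi\varphi+M\zeta-\varepsilon\eta,\qquad\omega'=\Omega\cap Q'\subset\Omega\setminus D .$$
The term $M\zeta$ lifts $\chi\varphi$ above zero off $Q'$ and is switched off on $Q$, where we want the conclusion. Outside $\omega'$ we have $h\ge0$ a.e.: off $Q'$, $\zeta=1$, $\eta=0$ and $|\chi\varphi|\le M$ by (8) (recall $\chi=0$ on $N_2$); on $Q'\setminus\Omega$, $\varphi=\eta=0$ and $h=M\zeta\ge0$. Moreover $h-M=\chi\varphi-M(1-\zeta)-\varepsilon\eta$ is in $H^{\alpha/2}$, so $E(h,h)<\infty$, and $0\le h^-\le|\chi\varphi|+\varepsilon\eta\in L^2$. So $v:=h^-$ is in $X_0(\omega')$.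

Next we compute $E(h,v)$. The supports of $(1-\chi)\varphi$ and $v$ are at distance at least $1$, so (P2) gives $E((1-\chi)\varphi,v)=-\int fv$. With (2), $E(\chi\varphi,v)=\int(\lambda\varphi+f)v$. Since $E(1,v)=0$, (P1) gives $E(\zeta,v)=-E(1-\zeta,v)\ge-c_\zeta\int v$ and $E(\eta,v)\le c_\eta\int v$. On $Q'$ we have $\chi=1$, so on $\omega'$
$$\varphi=\chi\varphi=h-M\zeta+\varepsilon\eta\ge h-M .$$
Using $\lambda\le\Lambda$ and (9),
$$E(h,v)\ge\int\big(\lambda h-\Lambda M+g-Mc_\zeta-\varepsilon c_\eta\big)v\ge\lambda\int hv=-\lambda\|h^-\|^2 .$$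
By (P4), $E(h^-,h^-)\le-E(h,h^-)\le\lambda\|h^-\|^2\le\Lambda\|h^-\|^2$. By (P3), $E(h^-,h^-)\ge\kappa(|\omega'|)\|h^-\|^2\ge\kappa(|\Omega\setminus D|)\|h^-\|^2$. Since $\kappa(|\Omega\setminus D|)>\Lambda$, we get $h^-=0$. On $\Omega\cap Q$ we have $\chi=1$ and $\zeta=0$, so $\varphi\ge\varepsilon\eta$ a.e. there, and continuity gives $\varphi(z)\ge\varepsilon>0$. (If $|\Omega\setminus D|=0$, then $\omega'$ is empty and there is nothing to prove.)

**Step 5.** *This step gives the negative sign on $\Omega\cap RQ$.* Apply Steps 3 and 4 to $-\varphi$, with $Q,Q',\zeta$ replaced by $RQ,RQ',\zeta\circ R$. The input is now compared with $-G$, which is $\ge2g$ on $RQ'$ by (7); the constant $c_\zeta$ is unchanged by reflection, so the same $\delta$ serves. Hence $\varphi<0$ on $\Omega\cap RQ$. $\square$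

## 9. Two distant balls satisfy $(\mathcal H_2)$

Let $\mu_1<\mu_2$ be the first two eigenvalues of the unit ball (Section 3 gives the strict inequality), and for $L\ge10$ let
$$D_2=B(Le_1,1)\cup B(-Le_1,1).$$
Then $RD_2=D_2$, and $\operatorname{dist}(Q'\cup RQ',D_2)=L-2-1-\frac74\ge5$.

**Step 1.** *This step compares $D_2$ with two independent balls.* Split $u\in X_0(D_2)$ as $u=u_++u_-$ with $u_\pm\in X_0(B(\pm Le_1,1))$. The balls are at distance $2L-2$, so (P2) gives
$$|2E(u_+,u_-)|\le2C(2L-2)^{-N-\alpha}\|u_+\|_{L^1}\|u_-\|_{L^1}\le\epsilon\|u\|^2,\qquad\epsilon=C(2L-2)^{-N-\alpha}|B_1| ,$$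
using $\|u_\pm\|_{L^1}\le|B_1|^{1/2}\|u_\pm\|$ and $2\|u_+\|\|u_-\|\le\|u\|^2$. So the eigenvalues of $D_2$ differ by at most $\epsilon$ from those of the decoupled form $E(u_+,u_+)+E(u_-,u_-)$, which are $\mu_1,\mu_1,\mu_2,\dots$. Since $\epsilon\to0$ as $L\to\infty$, we can fix $L$ with
$$2\epsilon<\mu_2-\mu_1,\qquad\epsilon<\mu_1,\qquad\mu_1(\mu_1+\epsilon)<\mu_2(\mu_1-\epsilon).\tag{10}$$
The last two conditions are needed only in Section 11. Then $\lambda_3(D_2)\ge\mu_2-\epsilon>\mu_1+\epsilon$.

**Step 2.** *This step separates the first two eigenvalues by parity.* Let $a$ and $b$ be the lowest eigenvalues of $E$ on even and on odd functions in $X_0(D_2)$. Put a copy $w$ of the ball's first eigenfunction on $B(Le_1,1)$ and test with $w\pm w\circ R$. The decoupled quotient is $\mu_1$, so $a,b\le\mu_1+\epsilon<\lambda_3(D_2)$. At most two entries of the list of $D_2$ lie below $\lambda_3(D_2)$, and $a,b$ are two entries (one from each parity), so $\{a,b\}=\{\lambda_1(D_2),\lambda_2(D_2)\}$ with multiplicity. If $u$ is an odd minimizer, then $|u|$ is even, and $E(|u|,|u|)<E(u,u)$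 by (P4), because $u$ takes both signs. So $a<b$, and
$$\lambda_1(D_2)=a<\lambda_2(D_2)=b<\lambda_3(D_2).\tag{11}$$

**Step 3.** *This step checks the sign of the eigenfunction.* The eigenspace for $b$ is one-dimensional and contains the odd minimizer, which by Lemma 1 can be taken $\ge0$ a.e. in $H$. Hence $D_2$ satisfies $(\mathcal H_2)$.

## 10. A comb whose teeth cross the plane of symmetry: proof of Theorem 1

Proposition 3 does not ask that $\Omega$ be connected. So if $\Omega$ is $D_2$ together with infinitely many tiny disjoint balls in $Q$ and in $RQ$, of total measure less than $\delta$, then every tiny ball is a component of $\Omega$ on which $\varphi$ has one sign, and it is a nodal domain. This settles open sets but not domains. If we connect two of the balls in $Q$ by a thin tube inside $Q$, then $\varphi>0$ on the tube as well, and the two nodal domains merge.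

The way out is to connect the positive pieces through the negative side. Each tooth of a comb ends in $Q$, where $\varphi>0$, crosses $\{x_1=0\}$, and is attached to a spine lying in $RQ$, where $\varphi<0$. We have no control of $\varphi$ in the middle of a tooth, and need none: the only exit from a tooth is through the spine, so a positive nodal domain that starts near the tip is trapped in its tooth.

**Step 1.** *This step defines the domain.* Write $x=(x_1,x_2,x'')$ (no $x''$ if $N=2$) and $\rho(x)=(-x_1,-x_2,x'')$. Let $0<\tau<1/100$, $h_j=\frac14+2^{-j-2}$ for $j\ge1$, and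
$$\begin{aligned}
S_0&=\{|x_1|<L,\ |x_2|<\tau,\ |x''|<\tau\},\\
S_b&=\{|x_1+2|<\tau,\ -\tau<x_2<\tfrac12,\ |x''|<\tau\},\\
T_j&=\{-2<x_1<2,\ |x_2-h_j|<\tau2^{-j-4},\ |x''|<\tau\},\quad j\ge1,
\end{aligned}$$
$$\Omega=D_2\cup S_0\cup S_b\cup\bigcup_jT_j\cup\rho(S_b)\cup\bigcup_j\rho(T_j).$$
Here $S_0$ is a bar joining the two balls, $S_b$ is the spine on the left, the $T_j$ are its teeth, and $\rho$ produces a second comb with its spine on the right.

**Step 2.** *This step checks that Proposition 3 applies.* $\Omega$ is open and bounded. It is connected: all pieces are connected, $S_0$ meets both balls and both spines $S_b$, $\rho(S_b)$, and $S_b$ meets each $T_j$ (at points with $x_2=h_j$, $-2<x_1<-2+\tau$), so $\rho(S_b)$ meets each $\rho(T_j)$. Also $\Omega\subset B_{R_0}$ with $R_0=L+2$, independent of $\tau$. The measures of the $T_j$ are at most a constant times $\tau2^{-j}$, so $|\Omega\setminus D_2|\le c(N,L)\tau$. Choose $\tau$ so small that this is less than the $\delta$ of Proposition 3 for $D=D_2$, $k=2$ and this $R_0$. Then $\lambda_2(\Omega)$ is simple, and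 $\varphi=\varphi_2$ with suitable sign is $>0$ on $\Omega\cap Q$ and $<0$ on $\Omega\cap RQ$.

**Step 3.** *This step records the geometry.*

- $S_b\subset RQ=B(-2e_1,\frac32)$, since $|x+2e_1|^2<2\tau^2+\frac14$ on $S_b$; hence $\rho(S_b)\subset Q$.
- The sets $\overline{T_j}$ lie in $\{|x_1|\le2,\ \frac14<x_2<\frac12\}$, because $\tau2^{-j-4}<2^{-j-2}$ and $h_j\le\frac38$. They are pairwise disjoint, since $h_j-h_{j+1}=2^{-j-3}>\tau(2^{-j-4}+2^{-j-5})$.
- The point $z_j=(\frac32,h_j,0)$ is in $T_j\cap Q$, since $|z_j-2e_1|^2=\frac14+h_j^2<1$; hence $\rho(z_j)\in\rho(T_j)\cap RQ$.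

**Step 4.** *This step traps the positive nodal domains.* We have $\varphi(z_j)>0$. Let $V_j$ be the nodal domain containing $z_j$. We claim $V_j\subset T_j$. If not, the connected set $V_j$, which meets $T_j$, also meets $\partial T_j\cap\Omega$, say at $x$. Run through the pieces of $\Omega$. The point $x$ is not in $T_j$, which is open. It is not in $T_i$ for $i\ne j$, which is disjoint from $\overline{T_j}$. It is not in $D_2$, as $|x_1|\le2$. It is not in $S_0$, $\rho(S_b)$ or $\rho(T_i)$, which lie in $\{x_2<\tau\}$. So $x\in S_b\subset RQ$, where $\varphi<0$. This contradicts $\varphi>0$ on $V_j$. As the $T_j$ are disjoint, $V_1,V_2,\dots$ are infinitely many distinct positive nodal domains.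

**Step 5.** *This step does the same for the negative ones.* We have $\varphi(\rho(z_j))<0$. If the nodal domain containing $\rho(z_j)$ is not contained in $\rho(T_j)$, it meets $\partial\rho(T_j)\cap\Omega$ at some $x$ with $|x_1|\le2$ and $-\frac12<x_2<-\frac14$. Such $x$ is not in $D_2$, not in $S_0$, $S_b$ or any $T_i$ (these lie in $\{x_2>-\tau\}$), and not in any $\rho(T_i)$. So $x\in\rho(S_b)\subset Q$, where $\varphi>0$, a contradiction. Hence there are infinitely many negative nodal domains. This proves Theorem 1. $\blacksquare$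

## 11. Higher eigenvalues by adding larger balls: Theorem 2(a)

The case $k=1$ was done in Section 3, and $k=2$ is Theorem 1. Let $k\ge3$. All we need is a set satisfying $(\mathcal H_k)$, and then a way to connect it. The plan is to add to $D_2$ exactly $k-2$ balls, each contributing one eigenvalue below $a$ and none other up to $b$, so that $b$ moves from place $2$ to place $k$.

**Step 1.** *This step chooses the radius of the new balls.* By Section 9, Step 1, $|a-\mu_1|,|b-\mu_1|\le\epsilon$, so (10) gives
$$\frac{\mu_1}{a}\le\frac{\mu_1}{\mu_1-\epsilon}<\frac{\mu_2}{\mu_1+\epsilon}\le\frac{\mu_2}{b}.$$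
Choose $r>0$ with $\mu_1/a<r^\alpha<\mu_2/b$. By scaling, a ball of radius $r$ has first eigenvalue $\mu_1r^{-\alpha}<a$ and second eigenvalue $\mu_2r^{-\alpha}>b$.

**Step 2.** *This step defines $D$ and compares it with its independent parts.* Let
$$D=D_2\cup\bigcup_{i=1}^{k-2}B(iPe_2,r),\qquad P\ge r+10,\ P\text{ large}.$$
Then $RD=D$, and $\operatorname{dist}(Q'\cup RQ',D)\ge4$, since the new balls lie in $\{x_2>10\}$ for $i\ge1$ and $Q'\cup RQ'$ lies in $\{x_2<\frac74\}$. Let $d$ be the minimal mutual distance of the $k-1$ parts $D_2,B(iPe_2,r)$; $d\to\infty$ as $P\to\infty$. Writing $u=\sum_pu_p$ along the parts, (P2) bounds the total interaction by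
$$\Big|\sum_{p\ne q}E(u_p,u_q)\Big|\le Cd^{-N-\alpha}\|u\|_{L^1}^2\le Cd^{-N-\alpha}|D|\,\|u\|^2 ,$$
with $|D|$ independent of $P$. So as $P\to\infty$ the eigenvalues of $D$, and also those of $E$ restricted to odd functions, converge to those of the decoupled form.

**Step 3.** *This step finds the place of $b$.* By (11), the full decoupled list is $\mu_1r^{-\alpha}$ ($k-2$ times), then $a$, then $b$, then values at least $\min(\lambda_3(D_2),\mu_2r^{-\alpha})>b$. Since $\mu_1r^{-\alpha}<a<b$, for large $P$ we have $\lambda_{k-1}(D)<\lambda_k(D)<\lambda_{k+1}(D)$ and $\lambda_k(D)\to b$, while $\lambda_{k-1}(D)\to a$ and $\lambda_{k+1}(D)$ tends to a limit greater than $b$.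

**Step 4.** *This step shows that the $k$-th eigenfunction is the odd minimizer.* Every part of $D$ is $R$-invariant, so an odd function decouples into odd functions on the parts. On $D_2$ the lowest odd eigenvalue is $b$. On a ball centered on $\{x_1=0\}$ the first eigenfunction $\psi$ is simple, so $\psi\circ R=\pm\psi$, and of one sign, so $\psi\circ R=\psi$. An odd function is therefore orthogonal to $\psi$ and has Rayleigh quotient at least $\mu_2r^{-\alpha}>b$. So the lowest decoupled odd eigenvalue is $b$, and the lowest odd eigenvalue $\beta$ of $D$ tends to $b$. As $\beta$ is an entry of the list of $D$, Step 3 forces $\beta=\lambda_k(D)$ for large $P$. This eigenvalue is simple, so its eigenfunction is the odd minimizer, which by Lemma 1 can be taken $\ge0$ a.e. in $H$. Hence $D$ satisfies $(\mathcal H_k)$. Fix such a $P$.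

**Step 5.** *This step connects the pieces and repeats the comb argument.* Define $\Omega$ as in Section 10 with $D_2$ replaced by $D$, and add the tubes
$$\{|x_1+5|<\tau,\ -\tau<x_2<(k-2)P+\tau,\ |x''|<\tau\},$$
$$\{-5-\tau<x_1<0,\ |x_2-iP|<\tau,\ |x''|<\tau\},\quad1\le i\le k-2 .$$
The first tube meets $S_0$ (as $L\ge10$) and each tube of the second kind; the $i$-th of these meets $B(iPe_2,r)$ near its center. So $\Omega$ is a bounded domain. It is contained in $B_{R_0}$ with $R_0=L+(k-2)P+r+10$, independent of $\tau$, and $|\Omega\setminus D|=O(\tau)$. For small $\tau$, Proposition 3 applies with this $k$. The new tubes and balls lie in $\{x_1<-4\}\cup\{x_2>9\}$, so they do not meet any $\overline{T_j}$ or $\overline{\rho(T_j)}$. In Steps 4 and 5 of Section 10 the boundary point $x$ therefore is not in any new piece, and the rest of those steps is unchanged. This gives infinitely many positive and infinitely many negative nodal domains of $\varphi_k$ and completes the proof of Theorem 2(a). $\blacksquare$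

## 12. Smooth domains with at least $2m$ nodal domains: Theorem 2(b)

Let $k\ge2$ and $m\in\mathbb N$. Let $D$ satisfy $(\mathcal H_k)$ as above ($D=D_2$ if $k=2$). Let $\Omega_m$ be the domain of Section 10 ($k=2$) or Section 11 ($k\ge3$) with only the teeth $T_j,\rho(T_j)$, $j\le m$, kept. It is connected as before. Choose first $R_0$ so large that $\overline{\Omega_m}\subset B_{R_0}$ for all $\tau<1/100$, then $\delta$ from Proposition 3, then $\tau$ with $|\Omega_m\setminus D|<\delta$. For $A\subset\mathbb R^N$ let $A^s$ be its open $s$-neighborhood.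

**Step 1.** *This step leaves room for smoothing.* $\Omega_m$ is a finite union of balls and straight cylinders, so $|\partial\Omega_m|=0$. As $s\to0$ the sets $\Omega_m^s$ decrease to $\overline{\Omega_m}$, so $|\Omega_m^s\setminus D|\to|\overline{\Omega_m}\setminus D|=|\Omega_m\setminus D|<\delta$. Fix $s>0$ so small that:

- $|\Omega_m^s\setminus D|<\delta$ and $\Omega_m^s\subset B_{R_0}$;
- $S_b^s\subset RQ$ and $\rho(S_b)^s\subset Q$;
- each $\overline{T_j^s}$ is disjoint from the $s$-neighborhood of every piece of $\Omega_m$ except $T_j$ and $S_b$, and each $\overline{\rho(T_j)^s}$ from that of every piece except $\rho(T_j)$ and $\rho(S_b)$.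

The second item is possible because $\overline{S_b}$ is a compact subset of $RQ$. For the third, there are finitely many bounded pieces, and the closures of the pairs in question are disjoint: $\overline{T_j}$ lies in $\{|x_1|\le2,\frac14<x_2<\frac12\}$, while the closures of the other pieces lie in $\{x_2\le\tau\}$ (for $S_0,\rho(S_b),\rho(T_i)$), in $\{|x_1|\ge9\}$ (for $D_2$), in $\{x_1\le-4\}\cup\{x_2\ge9\}$ (for the pieces of Section 11), or are the disjoint sets $\overline{T_i}$. For $\rho(T_j)$, apply $\rho$ to the comparison with $S_0,S_b$ and all teeth; for $D_2$ and the pieces of Section 11, use that $\overline{\rho(T_j)}$ lies in $\{|x_1|\le2,-\frac12<x_2<-\frac14\}$. So all these pairs have positive distance, and any $s$ below half of the smallest one will do.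

**Step 2.** *This step produces a smooth domain between $\Omega_m$ and $\Omega_m^s$.* Choose $F\in C_c^\infty(\Omega_m^s)$ with $0\le F\le1$ and $F=1$ on $\overline{\Omega_m}$, and by Sard's theorem a regular value $t\in(0,1)$ of $F$. Let $\Omega$ be the component of $\{F>t\}$ that contains the connected set $\Omega_m$. If $p\in\partial\Omega$, then $F(p)=t$ and $\nabla F(p)\ne0$, so in a small neighborhood of $p$ the set $\{F>t\}$ is one side of the smooth hypersurface $\{F=t\}$. This side is connected and meets $\Omega$, hence lies in $\Omega$. So $\Omega$ is a bounded domain with $C^\infty$ boundary, and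
$$D\subset\Omega_m\subset\Omega\subset\Omega_m^s .$$
Thus $|\Omega\setminus D|<\delta$ and Proposition 3 applies: $\lambda_k(\Omega)$ is simple, and $\varphi=\varphi_k$, with suitable sign, is $>0$ on $\Omega\cap Q$ and $<0$ on $\Omega\cap RQ$.

**Step 3.** *This step counts nodal domains.* For $j\le m$ let $V_j$ be the nodal domain containing $z_j$, where $\varphi>0$. If $V_j\not\subset T_j^s$, then $V_j$ contains a point $x$ of $\partial T_j^s\cap\Omega\subset\partial T_j^s\cap\Omega_m^s$. The set $\Omega_m^s$ is the union of the $s$-neighborhoods of the pieces of $\Omega_m$. The point $x$ is not in the open set $T_j^s$, and by the third item above it is in no other such neighborhood except possibly $S_b^s$. So $x\in S_b^s\subset RQ$, where $\varphi<0$, a contradiction. Hence $V_j\subset T_j^s$, and since the $T_j^s$ are disjoint, $V_1,\dots,V_m$ are $m$ distinct positive nodal domains. In the same way, the nodal domain containing $\rho(z_j)$, where $\varphi<0$, lies in $\rho(T_j)^s$, since it could leave only through $\rho(S_b)^s\subset Q$, where $\varphi>0$. This gives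 $m$ negative nodal domains. Since $m$ is arbitrary for fixed $k,N,\alpha$, no function of $k,N,\alpha$ bounds the number of nodal domains on smooth domains. $\blacksquare$
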